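# Peg solitaire on Cartesian products: any starting hole, any final peg

## 1. Jumps, solvable graphs, Cartesian products

All graphs are finite, undirected and connected. A graph is **non-trivial** if it has at least two vertices; the smallest example is $K_2$. Some vertices of a graph carry a peg; a vertex without a peg is a hole.

**Definition (jump).** Let $u,v,w$ be vertices with $uv,vw\in E$, with pegs in $u$ and $v$ and a hole in $w$. The jump $u\cdot v\cdot w$ moves the peg from $u$ over $v$ into $w$ and removes the peg in $v$. *Example.* On the path $a\,z\,b$ with pegs in $b,z$ and a hole in $a$, the jump $b\cdot z\cdot a$ leaves one peg, in $a$.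

**Definition (states).** A *starting state* $S$ is the set of empty vertices at the beginning; all other vertices carry pegs. In these notes $S$ is always a single vertex. A *terminal state* $T$ is the set of pegged vertices at the end of a game, when no jump is possible any more. It is *associated* to $S$ if a series of jumps leads from $S$ to $T$. *Example.* On the path $a\,z\,b$ the terminal state $\{a\}$ is associated to $S=\{a\}$. For $S=\{z\}$ no jump is possible, so the only associated terminal state is $\{a,b\}$.

**Definition (solvable).** $G$ is *solvable* if for some $v$ the starting state $\{v\}$ has an associated terminal state consisting of one vertex. It is *freely solvable* if this holds for every $v$. *Example.* By the previous example the path $a\,z\,b$ is solvable but not freely solvable. The star $K_{1,3}$ with center $z$ and leaves $a,b,d$ is not even solvable. If $z$ is the hole, a jump would have to land in $z$, hence go over a leaf, but a leaf has only one neighbor. If $a$ is the hole, the only possible jumps are $b\cdot z\cdot a$ and $d\cdot z\cdot a$. Each leaves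 two pegs on leaves with $z$ empty, and no jump remains.

**Definition (Cartesian product).** $G\,\square\,H$ has vertex set $V(G)\times V(H)$, and $(g,h)$ is adjacent to $(g',h')$ if and only if $g=g'$ and $hh'\in E(H)$, or $h=h'$ and $gg'\in E(G)$. *Example.* $K_2\,\square\,K_2$ is the four-cycle $C_4$, $K_{1,2}\,\square\,K_2$ is a ladder with six vertices, and $K_{1,2}\,\square\,K_{1,2}$ is the $3\times3$ grid.

**Definition (position, run).** A *position* is the set of pegged vertices. A *run from $p$ to $q$* on a graph $X$ is a sequence of legal jumps leading from the position $V(X)\setminus\{p\}$ to the position $\{q\}$. We also write "a run $p\to q$". A single peg admits no jump, so a run $p\to q$ shows that $\{q\}$ is a terminal state associated to $\{p\}$. *Example.* On the path $a\,z\,b$, the jump $b\cdot z\cdot a$ is a run $a\to a$.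

Jumps in a subgraph are jumps in the whole graph. Hence a run on a *spanning* subgraph is a run on the graph: extra edges never hurt.

## 2. Free solvability of $G\,\square\,H$

The source of the problem is the paper *Peg Solitaire on Cartesian Products of Graphs* (doi:10.1007/s00373-021-02289-7). The problem is stated under the name Conjecture 2: *for any two connected non-trivial graphs $G$ and $H$, $G\,\square\,H$ is (freely) solvable.* So there are two claims to decide:

* (a) for all connected non-trivial $G,H$, the graph $G\,\square\,H$ is solvable;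
* (b) for all connected non-trivial $G,H$, the graph $G\,\square\,H$ is freely solvable.

As we saw, a factor such as $K_{1,3}$ need not be solvable itself. Both claims are nevertheless true.

**Theorem 1.** For all connected non-trivial graphs $G,H$, the graph $G\,\square\,H$ is freely solvable, and in particular solvable. So both (a) and (b) are true.

The final peg can be prescribed as well.

**Theorem 2.** Let $G,H$ be connected non-trivial graphs and $s,t\in V(G\,\square\,H)$. The starting state $\{s\}$ has $\{t\}$ as an associated terminal state, except precisely when $G=H=K_2$ and $s=t$.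

## 3. The four-cycle and the ladder by hand

**The four-cycle.** Label $C_4$ cyclically $o,r,x,c$ and let $o$ be the hole. The first jump must land in $o$, so it is $x\cdot r\cdot o$, giving $\{o,c\}$, or $x\cdot c\cdot o$, giving $\{o,r\}$. From $\{o,c\}$ the possible jumps are $o\cdot c\cdot x$ and $c\cdot o\cdot r$, ending at $x$ or $r$. From $\{o,r\}$ they are $o\cdot r\cdot x$ and $r\cdot o\cdot c$, ending at $x$ or $c$. So from hole $o$ we can end at each of $r,x,c$ but never at $o$. By symmetry $C_4$ is freely solvable, and the exception in Theorem 2 really is one.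

**The ladder.** Let the middle rung of $K_{1,2}\,\square\,K_2$ be $oc$ and the outer rungs $r_1x_1$, $r_2x_2$, with $o\sim r_1,r_2$ and $c\sim x_1,x_2$. Here a run $o\to o$ exists:
$$\{c,r_1,x_1,r_2,x_2\}\xrightarrow{x_1\cdot r_1\cdot o}\{o,c,r_2,x_2\}\xrightarrow{r_2\cdot o\cdot r_1}\{r_1,c,x_2\}\xrightarrow{x_2\cdot c\cdot x_1}\{r_1,x_1\}\xrightarrow{x_1\cdot r_1\cdot o}\{o\}.\tag{1}$$

## 4. Reversing a run

**Lemma 3 (duality).** If $X$ has a run from $p$ to $q$, then it has a run from $q$ to $p$, whose positions are the complements of the positions of the first run, in reverse order.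

*Proof.* The jump $u\cdot v\cdot w$ changes (pegs $u,v$; hole $w$) into (holes $u,v$; peg $w$). In the complement of the position *after* the jump, $u,v$ are pegged and $w$ is a hole. So the same jump $u\cdot v\cdot w$ is legal there, and it produces (holes $u,v$; peg $w$), which is the complement of the position *before* the jump. Now read the run backwards and complement every position. The new game starts at the complement of $\{q\}$ and ends at the complement of $V(X)\setminus\{p\}$, which is $\{p\}$. $\square$

*Example.* On the ladder the following is a run $r_1\to o$: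
$$\{o,c,x_1,r_2,x_2\}\xrightarrow{c\cdot o\cdot r_1}\{r_1,x_1,r_2,x_2\}\xrightarrow{x_2\cdot r_2\cdot o}\{o,r_1,x_1\}\xrightarrow{r_1\cdot o\cdot c}\{c,x_1\}\xrightarrow{x_1\cdot c\cdot o}\{o\}.\tag{2}$$
Its dual is the run $o\to r_1$ with jumps $x_1\cdot c\cdot o,\ r_1\cdot o\cdot c,\ x_2\cdot r_2\cdot o,\ c\cdot o\cdot r_1$ and positions $\{c,r_1,x_1,r_2,x_2\},\{o,r_1,r_2,x_2\},\{c,r_2,x_2\},\{o,c\},\{r_1\}$.

## 5. Cutting the product into products of stars

This section cuts $G\,\square\,H$ into pieces with only two parameters.

**Lemma 4 (star partitions).** The vertex set of a connected graph with at least two vertices can be partitioned so that each part has a spanning star $K_{1,n}$ with $n\ge1$.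

*Proof.* Every vertex lies on an edge. So there is an inclusion-minimal set $M$ of edges that covers all vertices. If both ends of some $uv\in M$ lay on other edges of $M$, we could delete $uv$ from $M$. So each edge of $M$ has an end of $M$-degree $1$. Consider a component of $(V,M)$. If it has a vertex $z$ of degree at least $2$, then each edge at $z$ has its other end of degree $1$, so the component is a star with center $z$. Otherwise all its degrees are $1$ and it is $K_2=K_{1,1}$. $\square$

*Example.* The path on five vertices splits into a $K_{1,2}$ (three consecutive vertices at one end) and a $K_{1,1}$.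

**Definition (star product, rows, columns, fibers).** Let $X=K_{1,n}\,\square\,K_{1,m}$ with $n,m\ge1$, with both star centers named $0$. Write
$$o=(0,0),\quad r_i=(i,0),\quad c_j=(0,j),\quad x_{ij}=(i,j)\qquad(1\le i\le n,\ 1\le j\le m).$$
The edges of $X$ are $or_i,\ oc_j,\ r_ix_{ij},\ c_jx_{ij}$. *Row $i$* consists of $r_i$ and all $x_{ij}$, *column $j$* of $c_j$ and all $x_{ij}$; the vertex $o$ is in no row and no column. *Transposition* swaps rows with columns and $n$ with $m$. The *fibers* of $X$ are the sets
$$\{r_i,x_{i1},\dots,x_{im}\},\quad\{o,c_1,\dots,c_m\},\quad\{c_j,x_{1j},\dots,x_{nj}\},\quad\{o,r_1,\dots,r_n\},$$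
each with its star edges.

*Example.* For $n=m=2$ we get the $3\times3$ grid
$$\begin{matrix}x_{11}&r_1&x_{12}\\ c_1&o&c_2\\ x_{21}&r_2&x_{22}\end{matrix}$$
and the fibers are its six lines. For $n=m=1$ we get $C_4$, and the fibers are its four edges.

**Blocks and the tree of blocks.** Fix star partitions $V(G)=\bigsqcup V_\alpha$ and $V(H)=\bigsqcup W_\beta$, with a spanning star in each part. The *block* $V_\alpha\times W_\beta$ contains a spanning subgraph isomorphic to some $K_{1,n}\,\square\,K_{1,m}$ with $n,m\ge1$. A run of the block means a run on this subgraph, and an edge of the block means an edge of this subgraph. The fibers of the block are the sets $\{g\}\times W_\beta$ and $V_\alpha\times\{h\}$ with their star edges. We say that a block *is $C_4$* if $n=m=1$.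

Join the blocks $V_\alpha\times W_\beta$ and $V_{\alpha'}\times W_\beta$ if $G$ has an edge $gg'$ with $g\in V_\alpha$, $g'\in V_{\alpha'}$, and fix one such edge. Proceed likewise in the $H$-direction. The resulting graph on the blocks is the Cartesian product of two quotients of $G$ and $H$. These are connected because $G$ and $H$ are, so the block graph is connected. Let $\mathcal T$ be a spanning tree of it.

For an edge $AB$ of $\mathcal T$ coming from $gg'$, put $F=\{g\}\times W_\beta$, $F'=\{g'\}\times W_\beta$ and $\varphi(g,h)=(g',h)$. Then $F$ is a fiber of $A$ and $F'$ is a fiber of $B$. The map $\varphi:F\to F'$ is a bijection that preserves star edges, and $a\varphi(a)$ is an edge of $G\,\square\,H$ for all $a\in F$. The $H$-direction is the same.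

## 6. Transferring the last peg, and a tree of blocks that defeats it

A sensible first plan: solve one block down to a single peg, use this peg to open a neighboring block, solve that one, and so on. Opening a neighboring block is always possible.

**Transfer.** Let $AB$ be an edge of $\mathcal T$ with $F,\varphi$ as above. Suppose that $A$ has the single peg $a\in F$, that $B$ is full, and that $a'$ is a neighbor of $a$ in $F$. Play
$$\varphi(a)\cdot a\cdot a',\qquad a'\cdot\varphi(a')\cdot\varphi(a).\tag{3}$$
The first jump leaves $A$ with the single peg $a'$ and makes $\varphi(a)$ a hole. The second jump uses the pegs $a',\varphi(a')$ and the hole $\varphi(a)$. Afterwards $A$ is empty and $B$ is full except for the hole $\varphi(a')$.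

A transfer empties $A$ and needs $B$ full. So a game made only of runs of single blocks and transfers moves along a path in the block graph and visits no block twice. To finish, it needs a path through *all* blocks.

Such a path need not exist. Let $G$ have a center $v$ and four legs $v\,a_1a_2$, $v\,b_1b_2$, $v\,d_1d_2$, $v\,e_1e_2$, and let $H=K_2$. In a star partition of $G$ the leaf $a_2$ lies in the same part as $a_1$, and likewise for the other legs. No part meets two legs: it would contain a path such as $a_2a_1vb_1$, and a part of the tree $G$ that contains such a path has no spanning star. The vertex $v$ is not a part by itself. So, up to symmetry, the parts are $\{v,a_1,a_2\},\{b_1,b_2\},\{d_1,d_2\},\{e_1,e_2\}$. The block graph is then $K_{1,3}$ with the block of $\{v,a_1,a_2\}$ in the middle, and $K_{1,3}$ has no path through all its vertices. The plan stops at the branching block, because leaving it by a transfer empties it, and then it cannot serve the other branches.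

## 7. Excursions through a mixed edge

The remedy is not to wait until $A$ is finished. We *interrupt* the run of $A$, clear a neighboring branch completely, and return $A$ to exactly the position it had. All this costs is one edge of $F$ with a peg at one end and a hole at the other.

**Definition (mixed, good).** An edge is *mixed* in a position if exactly one of its ends is pegged. A run on $X=K_{1,n}\,\square\,K_{1,m}$ is *good* if every fiber of $X$ has a mixed edge in some position of the run (the first and last positions included).

*Example.* Run (1) on the ladder ($n=2$, $m=1$) is good: $oc$, $or_1$ and $cx_1$ are mixed at the start, at the end, and at $\{r_1,c,x_2\}$ respectively, and both $r_1x_1$ and $r_2x_2$ are mixed at $\{r_1,c,x_2\}$. Run (2) is *not* good. Its jump $x_2\cdot r_2\cdot o$ empties the fiber $\{r_2,x_2\}$ at one stroke, and no other jump touches $r_2$ or $x_2$. So goodness has to be checked. Mixed edges stay mixed in the complement, so the dual of a good run is good.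

Only fibers with two vertices can cause trouble.

**Lemma 5.** In any run on $X$, a fiber with at least three vertices has a mixed edge at some time. Hence for $n,m\ge2$ every run on $X$ is good.

*Proof.* If the fiber contains the starting hole, then at the start it contains both a hole and a peg. Since it is connected, it has a mixed edge. Otherwise it is full at the start, and it is not full at the end, when only one peg is left. Look at the first jump that changes it. This jump cannot land in the full fiber, so it removes one or two of its pegs. Since the fiber has at least three vertices, it is now neither empty nor full, and it is connected. For $n,m\ge2$ every fiber has $m+1\ge3$ or $n+1\ge3$ vertices. $\square$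

What we need from a single block is the following; its proof occupies Sections 8–10.

**Lemma 6 (adjacent ends on a block).** For all $n,m\ge1$ and every edge $pq$ of $X=K_{1,n}\,\square\,K_{1,m}$ there is a good run from $p$ to $q$ and one from $q$ to $p$.

Now the gluing, given Lemma 6. Root $\mathcal T$, or a subtree of it, at some block. For a block $A$ let $U(A)$ be the union of $A$ and all its descendants, and also the subgraph of $G\,\square\,H$ induced on it.

**Lemma 7 (excursions).**

* (i) Let $B$ be a child of $A$ with $F,\varphi$ as in Section 5. If $U(B)$ is full and some edge of $F$ is mixed, then there are jumps after which $U(B)$ is empty and everything outside $U(B)$ is as before.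
* (ii) For every good run of $A$ from $p$ to $q$ there is a run of $U(A)$ from $p$ to $q$.

*Proof.* We use induction on the number of blocks in $U(A)$. Assume (ii) holds for all blocks with fewer blocks below them, in particular for every child of $A$.

**Step 1: the excursion (i).** Let $aa'$ be the mixed edge, with $a$ pegged and $a'$ a hole. Play the following.

1. The jump $\varphi(a)\cdot a\cdot a'$. Now $a$ is a hole, $a'$ is pegged, and $U(B)$ is full except for $\varphi(a)$.
2. A run of $U(B)$ from $\varphi(a)$ to $\varphi(a')$. It exists: $\varphi(a)\varphi(a')$ is an edge of the block $B$, so Lemma 6 gives a good run of $B$, and (ii) for $B$ lifts it to $U(B)$. Now $\varphi(a')$ is the only peg of $U(B)$.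
3. The jump $\varphi(a')\cdot a'\cdot a$. Now $U(B)$ is empty, $a$ is pegged and $a'$ is a hole, as before.

**Step 2: clearing all children (ii).** Follow the good run of $A$. For each child $B$ its fiber $F$ has a mixed edge in some position of the run; at that time insert the excursion of Step 1. Several insertions at the same time are done one after the other. Each insertion leaves $A$ and the other branches as they were, so the run of $A$ continues undisturbed. At the end all descendants are empty and $A$ has the single peg $q$. $\square$

**Proof of Theorem 1, given Lemma 6.** Let $s\in V(G\,\square\,H)$. Root $\mathcal T$ at the block $A$ containing $s$, so that $U(A)=V(G)\times V(H)$. Let $s'$ be a neighbor of $s$ in this block. By Lemma 6 there is a good run of $A$ from $s$ to $s'$, and by Lemma 7(ii) there is a run of $G\,\square\,H$ from $s$ to $s'$. Since $s$ was arbitrary, $G\,\square\,H$ is freely solvable. $\blacksquare$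

It remains to prove Lemma 6, a statement about products of two stars.

## 8. Purging rows and columns

We need moves that delete a chosen set of pegs and change nothing else.

**Operation $Q(x;v;u)$.** Let $x=x_{ij}$, let $v\in\{r_i,c_j\}$, and let $u\ne v$ be another neighbor of $o$. Suppose that $x,u$ are pegged and that exactly one of $o,v$ is pegged.

* If $v$ is pegged, play $x\cdot v\cdot o$, $u\cdot o\cdot v$. The first jump empties $x,v$ and fills $o$; the second empties $u,o$ and fills $v$.
* If $o$ is pegged, play $u\cdot o\cdot v$, $x\cdot v\cdot o$. The first jump empties $u,o$ and fills $v$; the second empties $x,v$ and fills $o$.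

In both cases the net effect is exactly that the pegs $x$ and $u$ are removed. The mixed edge $ov$ acts as a catalyst.

*Example.* On the full $3\times3$ grid with hole $o$, $Q(x_{22};c_2;r_2)$ plays $x_{22}\cdot c_2\cdot o$, $r_2\cdot o\cdot c_2$ and removes $x_{22}$ and $r_2$.

**Lemma 8 (purging two rows).** Let $i\ne i'$, let $r_i,r_{i'}$ be pegged, and for each $j$ let $x_{ij},x_{i'j}$ be both pegged or both holes. Suppose that for some $k$ both $x_{ik},x_{i'k}$ are pegged and exactly one of $o,c_k$ is pegged. Then there are jumps that remove all pegs of rows $i,i'$ and change nothing else.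

*Proof.* **Step 1: make $r_i,r_{i'}$ an unequal pair.** Play $Q(x_{ik};c_k;r_i)$. Now $r_i$ is a hole and $r_{i'}$ is pegged.

**Step 2: remove the pairs in the other columns.** For each $j\ne k$ with $x_{ij},x_{i'j}$ pegged, let $\{a,b\}=\{i,i'\}$ with $r_a$ pegged and $r_b$ a hole. If $c_j$ is a hole, play $r_a\cdot x_{aj}\cdot c_j$, then $c_j\cdot x_{bj}\cdot r_b$. If $c_j$ is pegged, play $c_j\cdot x_{bj}\cdot r_b$, then $r_a\cdot x_{aj}\cdot c_j$. Either way $x_{aj},x_{bj}$ are removed, $c_j$ ends as it began, and the peg passes from $r_a$ to $r_b$. So again exactly one of $r_i,r_{i'}$ is pegged.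

**Step 3: remove the last two pegs.** Neither step changed $o$ or $c_k$ in total, so exactly one of them is pegged, and $x_{i'k}$ is still pegged. Let $u$ be the pegged one of $r_i,r_{i'}$ and play $Q(x_{i'k};c_k;u)$. $\square$

**Lemma 9 (purging one row).** If $r_i$ and $x_{ik}$ are pegged and are the only pegs of row $i$, and exactly one of $o,c_k$ is pegged, then $Q(x_{ik};c_k;r_i)$ removes exactly the pegs of row $i$.

This is immediate from the effect of $Q$. We say that the rows are purged *through $c_k$*. Both lemmas have transposed versions, in which columns are purged *through $r_k$*; there exactly one of $o,r_k$ has to be pegged. Purging two columns changes no $r_i$, and the value of $r_i$ for $i\ne k$ does not matter (transposed Step 2 treats both values). Purging two rows likewise changes no $c_j$.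

## 9. Adjacent ends when one star is $K_2$

This section proves Lemma 6 for $m=1$; the case $n=1$ follows by transposition. Write $c=c_1$ and $x_i=x_{i1}$. Call $\{r_i,x_i\}$ *page* $i$, and put $P_i=Q(x_i;c;r_i)$. When exactly one of $o,c$ is pegged and page $i$ is full, $P_i$ empties page $i$ and changes nothing else.

**What has to be checked for goodness.** The fibers are the pages, $\{o,c\}$, $\{o,r_1,\dots,r_n\}$ and $\{c,x_1,\dots,x_n\}$. For $n\ge2$ the last two are covered by Lemma 5; for $n=1$ they are the edges $or_1$ and $cx_1$. In the middle of $P_i$, after its first jump, exactly one of $r_i,x_i$ is pegged. So *every page purged by $P_i$ is mixed at some time*, and only $oc$, the remaining pages, and $or_1,cx_1$ for $n=1$ need attention.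

**Which runs suffice.** The map $o\leftrightarrow c$, $r_i\leftrightarrow x_i$ is an automorphism that permutes the fibers. With it, permutations of pages, and duality, every edge in either direction reduces to one of the following runs.

**Run $o\to c$.** Play $P_1,\dots,P_n$. At the start $o$ is a hole and $c$ is pegged, so the purges are legal, and they leave $\{c\}$. Mixed: $oc$ at the start; for $n=1$, $or_1$ at the start and $cx_1$ at the end.

**Run $o\to r_1$.** Play $P_2,\dots,P_n$, which leaves $\{r_1,x_1,c\}$, and then
$$\{r_1,x_1,c\}\xrightarrow{x_1\cdot r_1\cdot o}\{o,c\}\xrightarrow{c\cdot o\cdot r_1}\{r_1\}.$$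
Mixed: $oc$ at the start and $r_1x_1$ at the end; for $n=1$, $or_1$ at the start and $cx_1$ at $\{o,c\}$.

**Run $r_1\to x_1$.** Play $c\cdot x_1\cdot r_1$. Now $o$, $r_1$ and pages $2,\dots,n$ are pegged, and $c,x_1$ are holes. So $P_2,\dots,P_n$ are legal, and they leave $\{o,r_1\}$. Finish with $o\cdot r_1\cdot x_1$. Mixed: $r_1x_1$ at the start and $oc$ after the first jump; for $n=1$, $or_1$ at the start and $cx_1$ at the end.

This proves Lemma 6 for $m=1$, and by transposition for $n=1$.

## 10. Adjacent ends when both stars have at least two leaves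

Let $n,m\ge2$. Every run is good by Lemma 5. By duality, transposition and permutations of rows and columns it suffices to find runs $o\to r_1$ and $r_1\to x_{11}$.

**Step 1: shrink the game with hole $o$.** At the start $o$ is a hole and everything else is pegged. Purge pairs of columns through $r_1$ until only column 1 ($m$ odd) or columns 1, 2 ($m$ even) remain. Now $o$ is still a hole, all $r_i$ are pegged, and the remaining columns are full.

* *$m$ odd.* Each row $i$ has only the pegs $r_i,x_{i1}$, and $c_1$ is pegged while $o$ is a hole. Purging rows $2,\dots,n$ singly through $c_1$, or only rows $3,\dots,n$, leads to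
$$D_1=\{r_1,c_1,x_{11}\}\quad\text{or}\quad D_1'=\{r_1,r_2,c_1,x_{11},x_{21}\}.$$
* *$m$ even, $n$ odd.* Purge rows $2,\dots,n$ in pairs through $c_1$. This leaves
$$D_2=\{r_1,c_1,c_2,x_{11},x_{12}\}.$$
* *$m$ even, $n$ even.* Purge rows $3,\dots,n$ in pairs through $c_1$. This leaves $r_1,r_2,c_1,c_2,x_{11},x_{12},x_{21},x_{22}$. Now $Q(x_{22};c_2;r_2)$ gives
$$D_3=\{r_1,c_1,c_2,x_{11},x_{12},x_{21}\}.$$

**Step 2: finish the run $o\to r_1$.**

For $m$ odd:
$$D_1\xrightarrow{x_{11}\cdot r_1\cdot o}\{o,c_1\}\xrightarrow{c_1\cdot o\cdot r_1}\{r_1\}.$$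
For $m$ even, $n$ odd:
$$D_2\xrightarrow{Q(x_{11};r_1;c_1)}\{r_1,c_2,x_{12}\}\xrightarrow{Q(x_{12};r_1;c_2)}\{r_1\}.$$
For $m,n$ even:
$$D_3\xrightarrow{c_1\cdot x_{21}\cdot r_2}\{r_1,r_2,c_2,x_{11},x_{12}\}\xrightarrow{Q(x_{12};c_2;r_2)}\{r_1,c_2,x_{11}\}\xrightarrow{Q(x_{11};r_1;c_2)}\{r_1\}.$$
Whenever a $Q$ is used here, $o$ is a hole and the middle vertex $v$ is pegged.

**Step 3: a reduction that ends with two pegs.** A run that starts with a jump over $o$ leaves two holes, $o$ and a neighbor of $o$. For a neighbor $u$ of $o$ let $\Sigma_u$ be the position whose holes are exactly $o$ and $u$, and let $E_u=\{o,u\}$.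

**Lemma 10.** For $n,m\ge2$ and every neighbor $u$ of $o$, the position $\Sigma_u$ can be played to $E_u$.

*Proof.* By transposition and relabeling let $u=r_1$. In $\Sigma_{r_1}$ the vertex $o$ is a hole and $r_2$ is pegged. Purge pairs of columns through $r_2$ until only column 1 ($m$ odd) or columns 1, 2 ($m$ even) remain. The vertices $o,r_1$ are still holes and $r_2,\dots,r_n$ are pegged.

*$m$ odd.* Purge rows $3,\dots,n$ singly through $c_1$. Then
$$\{r_2,c_1,x_{11},x_{21}\}\xrightarrow{c_1\cdot x_{11}\cdot r_1}\{r_1,r_2,x_{21}\}\xrightarrow{x_{21}\cdot r_2\cdot o}\{o,r_1\}.$$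

*$m$ even, $n$ odd.* Purge rows $2,\dots,n$ in pairs through $c_1$. Then
$$\{c_1,c_2,x_{11},x_{12}\}\xrightarrow{c_1\cdot x_{11}\cdot r_1}\{r_1,c_2,x_{12}\}\xrightarrow{x_{12}\cdot c_2\cdot o}\{o,r_1\}.$$

*$m,n$ even.* Purge rows $3,\dots,n$ in pairs through $c_1$. This leaves $r_2,c_1,c_2,x_{11},x_{12},x_{21},x_{22}$. Then
$$\begin{aligned}&\xrightarrow{c_1\cdot x_{11}\cdot r_1}\{r_1,r_2,c_2,x_{12},x_{21},x_{22}\}\xrightarrow{Q(x_{21};r_2;c_2)}\{r_1,r_2,x_{12},x_{22}\}\\&\xrightarrow{r_2\cdot x_{22}\cdot c_2}\{r_1,c_2,x_{12}\}\xrightarrow{x_{12}\cdot c_2\cdot o}\{o,r_1\}.\qquad\square\end{aligned}$$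

**Step 4: the run $r_1\to x_{11}$.** The only hole is $r_1$. The jump $c_1\cdot o\cdot r_1$ leads to $\Sigma_{c_1}$. By Lemma 10 we reach $E_{c_1}=\{o,c_1\}$, and $o\cdot c_1\cdot x_{11}$ ends at $x_{11}$.

This proves Lemma 6, and with it Theorem 1.

## 11. Arbitrary ends on a single block

For Theorem 2 we need all pairs of ends on a block.

**Lemma 11.** On $K_{1,n}\,\square\,K_{1,m}$ there is a good run from $p$ to $q$ for all $p,q$, except when $n=m=1$ and $p=q$.

*Proof.*

### 11.1. One star is $K_2$

Let $m=1$, with the notation of Section 9; $n=1$ follows by transposition. Adjacent pairs are done. Use the automorphism $o\leftrightarrow c$, $r_i\leftrightarrow x_i$, page permutations and duality. The remaining pairs reduce to $(o,x_1)$ for $n\ge1$ and, for $n\ge2$, to $(o,o)$, $(r_1,r_1)$, $(r_1,r_2)$, $(r_1,x_2)$. For instance $r_1\to c$ is dual to $c\to r_1$, which the automorphism maps to $o\to x_1$. For $n=1$ the pairs with $p=q$ are excluded. As before, pages purged by $P_i$ are mixed at some time, and Lemma 5 covers the two larger fibers when $n\ge2$.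

**Run $o\to x_1$, $n\ge1$.** Play $P_2,\dots,P_n$, then
$$\{r_1,x_1,c\}\xrightarrow{x_1\cdot r_1\cdot o}\{o,c\}\xrightarrow{o\cdot c\cdot x_1}\{x_1\}.$$
Mixed: $oc$ at the start and $r_1x_1$ at the end; for $n=1$, $or_1$ at the start and $cx_1$ at $\{o,c\}$.

**Run $o\to o$, $n\ge2$.** Play $P_3,\dots,P_n$. This leaves $\{c,r_1,x_1,r_2,x_2\}$; continue with (1). Mixed: $oc$ at the start, pages 1 and 2 at $\{r_1,c,x_2\}$.

**Runs starting at $r_1$, $n\ge2$.** Play $c\cdot o\cdot r_1$ (now $o,c$ are the holes), then $r_1\cdot x_1\cdot c$ (now $c$ and pages $2,\dots,n$ are pegged), then $P_3,\dots,P_n$. This leaves $\{c,r_2,x_2\}$. Page 1 was mixed at the start, and $oc$ after the second jump. Finish in one of three ways: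
$$\begin{aligned}r_1\to r_1:&\quad\{c,r_2,x_2\}\xrightarrow{x_2\cdot c\cdot o}\{o,r_2\}\xrightarrow{r_2\cdot o\cdot r_1}\{r_1\},\\ r_1\to r_2:&\quad\{c,r_2,x_2\}\xrightarrow{x_2\cdot r_2\cdot o}\{o,c\}\xrightarrow{c\cdot o\cdot r_2}\{r_2\},\\ r_1\to x_2:&\quad\{c,r_2,x_2\}\xrightarrow{x_2\cdot r_2\cdot o}\{o,c\}\xrightarrow{o\cdot c\cdot x_2}\{x_2\}.\end{aligned}$$
Page 2 is mixed at $\{o,r_2\}$ in the first case and at the end in the other two.

### 11.2. Both stars have at least two leaves

Let $n,m\ge2$; every run is good. Up to duality, transposition and relabeling the pairs are $(o,r_1)$; $(r_1,r_i)$; $(r_1,c_1)$; $(r_1,x_{ij})$; $(x_{11},x_{i1})$; $(o,o)$; $(o,x_{11})$; $(x_{11},x_{22})$. In the second and fifth pairs $i=1$ is allowed. The first pair was treated in Section 10.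

**Step 1: pairs that Lemma 10 settles.** Each of these runs opens with a jump that produces some $\Sigma_u$, goes to $E_u=\{o,u\}$ by Lemma 10, and closes with one jump.

* $r_1\to r_i$ (any $i$): $c_1\cdot o\cdot r_1$ gives $\Sigma_{c_1}$; from $E_{c_1}$ play $c_1\cdot o\cdot r_i$.
* $r_1\to c_1$: $c_2\cdot o\cdot r_1$ gives $\Sigma_{c_2}$; from $E_{c_2}$ play $c_2\cdot o\cdot c_1$.
* $r_1\to x_{ij}$ (any $i,j$): $c_j\cdot o\cdot r_1$ gives $\Sigma_{c_j}$; from $E_{c_j}$ play $o\cdot c_j\cdot x_{ij}$.
* $x_{11}\to x_{i1}$ (any $i$): $o\cdot c_1\cdot x_{11}$ gives $\Sigma_{c_1}$; from $E_{c_1}$ play $o\cdot c_1\cdot x_{i1}$.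

**Step 2: the run $o\to o$.** Use Step 1 of Section 10. For $m$ odd, reach $D_1'=\{r_1,r_2,c_1,x_{11},x_{21}\}$ and continue as in (1) with $c=c_1$, $x_i=x_{i1}$. For $m$ even, $n$ odd:
$$D_2\xrightarrow{x_{11}\cdot c_1\cdot o}\{o,r_1,c_2,x_{12}\}\xrightarrow{c_2\cdot o\cdot c_1}\{r_1,c_1,x_{12}\}\xrightarrow{x_{12}\cdot r_1\cdot x_{11}}\{c_1,x_{11}\}\xrightarrow{x_{11}\cdot c_1\cdot o}\{o\}.$$
For $m,n$ even:
$$D_3\xrightarrow{Q(x_{21};c_1;c_2)}\{r_1,c_1,x_{11},x_{12}\}\xrightarrow{Q(x_{11};r_1;c_1)}\{r_1,x_{12}\}\xrightarrow{x_{12}\cdot r_1\cdot o}\{o\}.$$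

**Step 3: the run $o\to x_{11}$.** For $m$ odd:
$$D_1\xrightarrow{x_{11}\cdot r_1\cdot o}\{o,c_1\}\xrightarrow{o\cdot c_1\cdot x_{11}}\{x_{11}\}.$$
For $m$ even, $n$ odd, $Q(x_{12};r_1;c_2)$ takes $D_2$ to $\{r_1,c_1,x_{11}\}=D_1$, and we finish in the same way. For $m,n$ even:
$$\begin{aligned}D_3&\xrightarrow{c_1\cdot x_{21}\cdot r_2}\{r_1,r_2,c_2,x_{11},x_{12}\}\xrightarrow{Q(x_{11};r_1;r_2)}\{r_1,c_2,x_{12}\}\\&\xrightarrow{x_{12}\cdot c_2\cdot o}\{o,r_1\}\xrightarrow{o\cdot r_1\cdot x_{11}}\{x_{11}\}.\end{aligned}$$

**Step 4: the run $x_{11}\to x_{22}$.** The jump $o\cdot r_1\cdot x_{11}$ gives $\Sigma_{r_1}$. Purge pairs of columns of index at least $3$ through $r_2$, and pairs of rows of index at least $3$ through $c_1$. This is legal, since $o$ is a hole and $r_2,c_1$ are pegged throughout. Stop when $n'$ rows and $m'$ columns remain, with $n',m'\in\{2,3\}$, $n'\equiv n$ and $m'\equiv m\pmod 2$. Relabel so that the surviving indices are $1,2$ or $1,2,3$. The remaining part is full except for the holes $o$ and $r_1$.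

*$(n',m')=(2,2)$.* From $\{r_2,c_1,c_2,x_{11},x_{12},x_{21},x_{22}\}$ play
$$\begin{aligned}&\xrightarrow{c_1\cdot x_{11}\cdot r_1}\{r_1,r_2,c_2,x_{12},x_{21},x_{22}\}\xrightarrow{Q(x_{21};r_2;c_2)}\{r_1,r_2,x_{12},x_{22}\}\\&\xrightarrow{r_1\cdot x_{12}\cdot c_2}\{r_2,c_2,x_{22}\}\xrightarrow{x_{22}\cdot c_2\cdot o}\{o,r_2\}\xrightarrow{o\cdot r_2\cdot x_{22}}\{x_{22}\}.\end{aligned}$$

*$(n',m')=(3,2)$.* From $r_2,r_3,c_1,c_2$ and all six $x_{ij}$ play
$$\begin{aligned}&\xrightarrow{c_1\cdot x_{11}\cdot r_1}\{r_1,r_2,r_3,c_2,x_{12},x_{21},x_{22},x_{31},x_{32}\}\\&\xrightarrow{r_3\cdot x_{31}\cdot c_1}\{r_1,r_2,c_1,c_2,x_{12},x_{21},x_{22},x_{32}\}\\&\xrightarrow{Q(x_{32};c_2;r_1)}\{r_2,c_1,c_2,x_{12},x_{21},x_{22}\}\xrightarrow{c_2\cdot x_{12}\cdot r_1}\{r_1,r_2,c_1,x_{21},x_{22}\}\\&\xrightarrow{Q(x_{22};r_2;r_1)}\{r_2,c_1,x_{21}\}\xrightarrow{x_{21}\cdot c_1\cdot o}\{o,r_2\}\xrightarrow{o\cdot r_2\cdot x_{22}}\{x_{22}\}.\end{aligned}$$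

*$(n',m')=(2,3)$.* Here $n$ is even and $m$ is odd. Transposition preserves the pair $x_{11},x_{22}$, so the transpose of the whole run $x_{11}\to x_{22}$ for the case of odd $n$ and even $m$ serves.

*$(n',m')=(3,3)$.* From $r_2,r_3,c_1,c_2,c_3$ and all nine $x_{ij}$ play
$$\begin{aligned}&\xrightarrow{c_3\cdot x_{13}\cdot r_1}\{r_1,r_2,r_3,c_1,c_2,x_{11},x_{12},x_{21},x_{22},x_{23},x_{31},x_{32},x_{33}\}\\&\xrightarrow{r_2\cdot x_{23}\cdot c_3}\{r_1,r_3,c_1,c_2,c_3,x_{11},x_{12},x_{21},x_{22},x_{31},x_{32},x_{33}\}\\&\xrightarrow{c_2\cdot x_{22}\cdot r_2}\{r_1,r_2,r_3,c_1,c_3,x_{11},x_{12},x_{21},x_{31},x_{32},x_{33}\}\\&\xrightarrow{r_1\cdot x_{12}\cdot c_2}\{r_2,r_3,c_1,c_2,c_3,x_{11},x_{21},x_{31},x_{32},x_{33}\}\\&\xrightarrow{c_1\cdot x_{11}\cdot r_1}\{r_1,r_2,r_3,c_2,c_3,x_{21},x_{31},x_{32},x_{33}\}\\&\xrightarrow{Q(x_{21};r_2;r_1)}\{r_2,r_3,c_2,c_3,x_{31},x_{32},x_{33}\}\xrightarrow{Q(x_{31};r_3;r_2)}\{r_3,c_2,c_3,x_{32},x_{33}\}\\&\xrightarrow{Q(x_{32};r_3;c_3)}\{r_3,c_2,x_{33}\}\xrightarrow{x_{33}\cdot r_3\cdot o}\{o,c_2\}\xrightarrow{o\cdot c_2\cdot x_{22}}\{x_{22}\}.\end{aligned}$$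
In every $Q$ of Steps 2–4 the vertex $o$ is a hole and the middle vertex is pegged. $\square$

## 12. Transfers along a path, excursions off it

**Proof of Theorem 2.** The exception was verified in Section 3: on $C_4$ the final peg is never at the starting hole. From now on we are not in the case $G=H=K_2$, $s=t$.

**Step 1: set up the path.** Let $A_0,A_1,\dots,A_k$ be the path in $\mathcal T$ from the block of $s$ to the block of $t$. Delete the edges of this path from $\mathcal T$. Each component of the rest contains exactly one $A_i$; root it at $A_i$ and let $U_i$ be the union of its blocks. The sets $U_0,\dots,U_k$ partition $V(G\,\square\,H)$. By Lemma 7, good runs of $A_i$ lift to runs of $U_i$.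

**Step 2: the case $k=0$.** If $A_0$ is not $C_4$, or $s\ne t$, then Lemma 11 gives a good run of $A_0$ from $s$ to $t$, and Lemma 7 lifts it to $U_0=V(G\,\square\,H)$.

Now let $A=A_0$ be $C_4$ and $s=t$. No run of $A$ alone will do, so we have to weave a neighboring block into the game on $A$. If $A$ were the only block, then $|V(G)|=|V(H)|=2$, so $G=H=K_2$, which is excluded. So $A$ has a neighbor $B$ in $\mathcal T$. Let $F,\varphi$ belong to $AB$, and root $\mathcal T$ at $A$. By Lemmas 6 and 7, $U(B)$ has a run from $\varphi(a)$ to $\varphi(a')$ whenever $aa'$ is an edge of $F$. Label $A$ as a cycle $o,r,x,c$ with $s=t=o$. The fibers of $A$ are its four edges, so by the reflection that swaps $r$ and $c$ we may assume $F=\{o,r\}$ or $F=\{r,x\}$.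

*$F=\{o,r\}$.* The positions of $A$ are
$$\{r,x,c\}\xrightarrow{x\cdot r\cdot o}\{o,c\}\xrightarrow{\varphi(o)\cdot o\cdot r}\{r,c\}.$$
Now $U(B)$ has the single hole $\varphi(o)$. Perform a run of $U(B)$ from $\varphi(o)$ to $\varphi(r)$, then
$$\{r,c\}\xrightarrow{\varphi(r)\cdot r\cdot x}\{x,c\}\xrightarrow{x\cdot c\cdot o}\{o\},$$
where $U(B)$ is empty after the first of these two jumps. The edges $or$ and $oc$ are mixed at the start, $xc$ at $\{o,c\}$, and $rx$ at $\{x,c\}$.

*$F=\{r,x\}$.* Play
$$\{r,x,c\}\xrightarrow{x\cdot c\cdot o}\{o,r\}\xrightarrow{o\cdot r\cdot x}\{x\}\xrightarrow{\varphi(x)\cdot x\cdot r}\{r\}.$$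
Now $U(B)$ has the single hole $\varphi(x)$. Perform a run of $U(B)$ from $\varphi(x)$ to $\varphi(r)$. The jump $\varphi(r)\cdot r\cdot o$ then leaves $A$ with $\{o\}$ and $U(B)$ empty. The edges $or,oc$ are mixed at the start, and $rx,xc$ at $\{x\}$.

In both cases every fiber of $A$ is mixed at an indicated time. So the subtrees at the other children of $A$ are cleared by excursions at these times, by Lemma 7(i), without changing anything else. The single peg $o=t$ remains.

**Step 3: the general procedure for $k\ge1$.** Let $F_i\subset A_i$ be the fiber towards $A_{i+1}$ and $\varphi_i$ the corresponding bijection. Put $s_0=s$. For $i=0,\dots,k-1$ choose $a_i\in F_i$, with $a_i\ne s_i$ if $A_i$ is $C_4$; this is possible since $|F_i|\ge2$. Choose a neighbor $a_i'$ of $a_i$ in $F_i$ and put $s_{i+1}=\varphi_i(a_i')$. At the beginning the only hole is $s_0\in U_0$. By Lemmas 11 and 7 there is a run of $U_i$ from $s_i$ to $a_i$. After it $U_i$ has the single peg $a_i$, and the transfer (3) empties $U_i$ and leaves $U_{i+1}$ full except for the hole $s_{i+1}$. Do this for $i=0,\dots,k-1$.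 Finally perform a run of $U_k$ from $s_k$ to $t$. It exists by Lemmas 11 and 7, unless $A_k$ is $C_4$ and $s_k=t$.

**Step 4: repair the last transfer if possible.** Suppose $A_k$ is $C_4$ and $s_k=t$. Then $\varphi_{k-1}(F_{k-1})$ is a fiber of $C_4$, so $F_{k-1}$ has exactly two vertices $y=a_{k-1}'$ and $y'=a_{k-1}$, and $t=\varphi_{k-1}(y)$. If $A_{k-1}$ is not $C_4$, or if $s_{k-1}\ne y$, then we may choose $a_{k-1}=y$ and $a_{k-1}'=y'$ instead. Then $s_k=\varphi_{k-1}(y')\ne t$, and the procedure works.

**Step 5: two four-cycles played together.** There remains the case that $A=A_{k-1}$ and $B=A_k$ are both $C_4$, $s_{k-1}=y$ and $t=\varphi_{k-1}(y)$. Perform the procedure up to the moment when $U_{k-1}$ is full except for the hole $y$, $U_k$ is full, and everything else is empty. Label $A$ as a cycle $o,r,x,c$ with $o=y$, $r=y'$, and $B$ as a cycle $O,R,X,C$ with $O=\varphi_{k-1}(o)=t$, $R=\varphi_{k-1}(r)$. Then $oO$ and $rR$ are edges. From $\{r,x,c\}\cup\{O,R,X,C\}$ play: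

| no. | jump | pegs in $A$ | pegs in $B$ |
|---|---|---|---|
| 1 | $C\cdot O\cdot o$ | $o,r,x,c$ | $R,X$ |
| 2 | $c\cdot o\cdot O$ | $r,x$ | $O,R,X$ |
| 3 | $x\cdot r\cdot o$ | $o$ | $O,R,X$ |
| 4 | $X\cdot R\cdot r$ | $o,r$ | $O$ |
| 5 | $o\cdot O\cdot R$ | $r$ | $R$ |
| 6 | $r\cdot R\cdot O$ | none | $O$ |

Every fiber of $A$ and of $B$ is mixed at some time: $or,oc$ at the start; $XC$ after jump 1; $xc$ and $OC$ after jump 2; $OR$ after jump 4; $rx$ and $RX$ after jump 5. So the subtrees hanging at $A$ inside $U_{k-1}$ and at $B$ inside $U_k$ are cleared by excursions at these times (Lemma 7(i)). The single peg $O=t$ remains. $\blacksquare$
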